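
\newtheorem{theorem}{Theorem}[section]
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{example}[theorem]{Example}
\newtheorem{remark}[theorem]{Remark}


\title{Branch groups of intermediate growth that are not just-infinite}

\begin{abstract}
We construct finitely generated branch groups of intermediate growth with infinite abelianization. This answers in the negative the question whether every finitely generated branch group of intermediate growth is just-infinite. The groups form a family depending on a finitely generated abelian group $B$ and a sequence of finite cyclic quotients of $B$. Each has abelianization $\mathbb Z/m\times B$ with $m\ge 3$, and it is just-infinite exactly when $B$ is finite. In particular every positive integer is the first Betti number of such a group.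
\end{abstract}

\section{The question}

Let $T$ be a spherically homogeneous rooted tree: all vertices of a given level have the same finite number, at least $2$, of children. Let $G$ be a group acting faithfully on $T$ by automorphisms. The \emph{rigid stabilizer} $\mathrm{rist}_G(v)$ of a vertex $v$ consists of the elements of $G$ that fix every vertex outside the subtree rooted at $v$. The \emph{rigid level stabilizer} is
\[
\mathrm{Rist}_G(n)=\prod_{v\text{ of level }n}\mathrm{rist}_G(v).
\]
The group $G$ is a \emph{branch group} if it acts transitively on every level of $T$ and $\mathrm{Rist}_G(n)$ has finite index in $G$ for every $n\ge 0$. Thus, up to finite index, a branch group is a direct product of groups acting independently on the subtrees at level $n$, for every $n$. A branch group is infinite, because it is transitive on arbitrarily large levels.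

An infinite group is \emph{just-infinite} if all its proper quotients are finite, that is, if every nontrivial normal subgroup has finite index. For a group $G$ with a finite generating set, let $\gamma_G(R)$ be the number of elements of word length at most $R$. The group has \emph{intermediate growth} if $\gamma_G$ grows faster than every polynomial and slower than every exponential function; this does not depend on the finite generating set.

The following question is posed in \cite{source}, where it is said to be open and where it is reported that all branch groups of intermediate growth known to its author are just-infinite: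
\begin{quote}
\emph{Is every finitely generated branch group of intermediate growth just-infinite?}
\end{quote}
The source says only ``branch group''; we use the geometric notion defined above.

To see what is at stake, look at the quotients of a branch group. We write $[g,h]=ghg^{-1}h^{-1}$, and $H'$, $H''$ for the first two derived subgroups of a group $H$. The following lemma is known from Grigorchuk's work on just-infinite branch groups.

\begin{lemma}\label{lem:normal}
Let $G$ be a branch group and $N\ne1$ a normal subgroup. Then $N\ge\mathrm{Rist}_G(n)'$ for some $n\ge1$.
\end{lemma}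

\begin{proof}
Choose $g\in N$ and a vertex $v$ with $g(v)\ne v$, and let $n\ge 1$ be the level of $v$. Let $h,k\in\mathrm{rist}_G(v)$. The element $h'=ghg^{-1}$ lies in $\mathrm{rist}_G(g(v))$. Since $g(v)\ne v$ has the same level as $v$, it commutes with $h$ and $k$. Hence
\[
[[g,h],k]=[h'h^{-1},k]=[h^{-1},k].
\]
The left side lies in $N$, so $\mathrm{rist}_G(v)'\le N$. Since $G$ permutes the vertices of level $n$ transitively and $f\,\mathrm{rist}_G(v)f^{-1}=\mathrm{rist}_G(f(v))$ for all $f\in G$, the same holds for all vertices of level $n$.
\end{proof}

Consequently every proper quotient of $G$ is a quotient of some $G/\mathrm{Rist}_G(n)'$, in which the abelian group $\mathrm{Rist}_G(n)/\mathrm{Rist}_G(n)'$ has finite index. So a branch group fails to be just-infinite exactly when it has an infinite, virtually abelian proper quotient. The simplest way for this to happen is that the abelianization $G^{ab}$ is infinite.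

Does slow growth prevent this? Finitely generated virtually abelian groups have polynomial growth, so the growth of the quotient gives no contradiction. There is nevertheless a reason to expect trouble. A natural way to prove subexponential growth for a group acting on a tree is contraction: restrict an element to the subtrees at a deep level, and show that the total length of the restrictions is a small fraction of the original length. An infinite abelianization tends to produce a conserved quantity. Suppose that elements carry an invariant in an infinite abelian group, whose size is at most the word length, and that the invariants of the restrictions add up to the invariant of the original element. Then an element whose invariant is as large as its word length cannot have restrictions of smaller total length. In the groups below, the words that represent elements carry exactly such a conserved quantity, with values in an abelian group $B$.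

The way out is to measure words by two numbers: the number of letters, where a letter may be an arbitrarily large element of $B$, and the total size of these letters. The first number contracts and the second merely does not increase. This is enough, because there are only subexponentially many sequences of $o(R)$ elements of $B$ with total size at most $R$.

\begin{theorem}\label{thm:answer}
There is a finitely generated branch group $G$ of intermediate growth with $G^{ab}\cong\mathbb Z/3\times\mathbb Z^2$. In particular $G$ is not just-infinite, and the answer to the question is negative.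
\end{theorem}

This is the case of Example~\ref{ex:Z2} in Theorem~\ref{thm:main}, which treats a whole family of groups. Corollary~\ref{cor:which} gives a large class of abelian groups $B$ to which the construction applies.

\section{The groups}\label{sec:groups}

\subsection*{Data}
Let $B$ be a finitely generated abelian group, written additively, let $m_n\ge3$ $(n\ge1)$ be integers, and let $\varphi_n\colon B\to\mathbb Z/m_n$ $(n\ge2)$ be surjective homomorphisms such that
\begin{itemize}
\item[(a)] $\bigcap_{n\ge2}\ker\varphi_n=0$;
\item[(b)] there are infinitely many pairwise disjoint finite intervals $I\subset\{2,3,\dots\}$ with $B=\bigcup_{n\in I}\ker\varphi_n$.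
\end{itemize}
We think of $\varphi_2,\varphi_3,\dots$ as a sequence of tests applied to an element $y\in B$. Condition (a) says that only $y=0$ is killed by all tests. Condition (b) says that there are infinitely many disjoint blocks of consecutive tests such that every $y$ is killed by some test in each of these blocks.

\subsection*{Trees and sections}
Put $X_n=\mathbb Z/m_n$. Let $T_n$ be the rooted tree of finite words $x_nx_{n+1}\cdots x_{n+k-1}$ with $x_i\in X_i$, and let $T=T_1$. Level $n$ of $T$ has $M_n=m_1\cdots m_n$ vertices ($M_0=1$), and the subtree at each of them is a copy of $T_{n+1}$.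

For $g\in\mathrm{Aut}(T_n)$ and a vertex $v$ of level $k$ in $T_n$, the \emph{section} $g|_v\in\mathrm{Aut}(T_{n+k})$ is defined by $g(vw)=g(v)\,g|_v(w)$. Sections satisfy
\begin{equation}\label{eq:section}
(gh)|_v=g|_{h(v)}\,h|_v .
\end{equation}
For $c\in\mathrm{Aut}(T_{n+k})$ let $v*c\in\mathrm{Aut}(T_n)$ act as $c$ on the subtree at $v$ and trivially elsewhere. Then, for $h\in\mathrm{Aut}(T_n)$,
\begin{equation}\label{eq:conj}
h\,(v*c)\,h^{-1}=h(v)*(kck^{-1}),\qquad k=h|_v .
\end{equation}

\subsection*{Generators}
Let $a_n\in\mathrm{Aut}(T_n)$ be the rotation $a_n(xw)=(x+1)w$, of order $m_n$. Define $\beta_n(y)\in\mathrm{Aut}(T_n)$, for $y\in B$ and all $n$ simultaneously, by recursion on the levels: $\beta_n(y)$ fixes all first letters and has sections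
\begin{equation}\label{eq:beta}
\beta_n(y)|_0=\beta_{n+1}(y),\qquad \beta_n(y)|_1=a_{n+1}^{\varphi_{n+1}(y)},\qquad \beta_n(y)|_x=1\quad(x\ne0,1).
\end{equation}
See Figure~\ref{fig:beta}. Each $\beta_n$ is a homomorphism, since $\beta_n(y)\beta_n(z)$ and $\beta_n(y+z)$ satisfy the same recursion. Put
\[
\Gamma_n=\langle a_n,\beta_n(B)\rangle\le\mathrm{Aut}(T_n),\qquad G=\Gamma_1 .
\]
The group $G$ is finitely generated and acts faithfully on $T$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[every node/.style={font=\small}]
\draw (0,0)--(-1.6,-1) (0,0)--(0,-1) (0,0)--(1.6,-1);
\draw (-1.6,-1)--(-3.2,-2) (-1.6,-1)--(-1.6,-2) (-1.6,-1)--(0,-2);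
\draw (-3.2,-2)--(-4.8,-3) (-3.2,-2)--(-3.2,-3) (-3.2,-2)--(-1.6,-3);
\fill (0,0) circle (1.5pt) (-1.6,-1) circle (1.5pt) (0,-1) circle (1.5pt) (1.6,-1) circle (1.5pt);
\fill (-3.2,-2) circle (1.5pt) (-1.6,-2) circle (1.5pt) (0,-2) circle (1.5pt);
\fill (-4.8,-3) circle (1.5pt) (-3.2,-3) circle (1.5pt) (-1.6,-3) circle (1.5pt);
\node[right] at (0,-1) {$a_2^{\varphi_2(y)}$};
\node[right] at (1.6,-1) {$1$};
\node[right] at (-1.6,-2) {$a_3^{\varphi_3(y)}$};
\node[right] at (0,-2) {$1$};
\node[right] at (-3.2,-3) {$a_4^{\varphi_4(y)}$};
\node[right] at (-1.6,-3) {$1$};
\node[left] at (-4.8,-3) {$\beta_4(y)$};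
\end{tikzpicture}
\caption{The automorphism $\beta_1(y)$ when $m_1=m_2=m_3=3$; the children of a vertex are $0,1,2$ from left to right. All vertices shown are fixed, and the labels are the sections. Along the leftmost ray, the result $\varphi_{n}(y)$ of the test $\varphi_n$ appears as a rotation below the vertex $0^{n-2}1$.}
\label{fig:beta}
\end{figure}

For $s\in X_n$ put $\beta_{n,s}(y)=a_n^s\beta_n(y)a_n^{-s}\in\Gamma_n$. Since $a_n$ has trivial sections, $\beta_{n,s}(y)$ fixes the first level and
\begin{equation}\label{eq:betas}
\beta_{n,s}(y)|_s=\beta_{n+1}(y),\qquad \beta_{n,s}(y)|_{s+1}=a_{n+1}^{\varphi_{n+1}(y)},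
\end{equation}
with trivial sections at the other letters.

\begin{theorem}\label{thm:main}
$G$ is a branch group of intermediate growth, $G^{ab}\cong\mathbb Z/m_1\times B$, and $G$ is just-infinite if and only if $B$ is finite.
\end{theorem}

The proof occupies Sections~\ref{sec:branch}--\ref{sec:ji}: Propositions~\ref{prop:branch}, \ref{prop:ab}, \ref{prop:subexp}, \ref{prop:superpoly} and~\ref{prop:ji} together give the theorem.

\begin{example}\label{ex:Z2}
Take $B=\mathbb Z^2$ and $m_1=3$. For $k\ge1$ let $\varphi_{6k-4},\dots,\varphi_{6k+1}$ send $(x,y)$ to
\[
x\bmod3,\quad y\bmod3,\quad x+y\bmod3,\quad x-y\bmod3,\quad x\bmod3^k,\quad y\bmod3^k .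
\]
All are surjective with $m_n\ge3$. The last two tests, for all $k$, give (a). The first four give (b) with $I=\{6k-4,\dots,6k-1\}$: if neither $x$ nor $y$ is divisible by $3$, then $x\equiv\pm y\pmod3$. So Theorem~\ref{thm:main} implies Theorem~\ref{thm:answer}.
\end{example}

\begin{remark}[The hypotheses]\label{rem:hyp}
Condition (a) is a normalization. The map $\beta_1$ factors through the quotient of $B$ by $\bigcap_n\ker\varphi_n$, so only this quotient is visible in $G$, and replacing $B$ by it preserves the other hypotheses. Surjectivity of $\varphi_{n+1}$ makes all of $\Gamma_{n+1}$ appear as sections (Lemma~\ref{lem:selfrep}). The inequality $m_n\ge3$ lets us find two conjugates of $\beta_n(B)$ whose supports meet in a single subtree (Lemma~\ref{lem:local}); for $m_n=2$ all conjugates $\beta_{n,s}(y)$ can act on both subtrees. Condition (b) drives the contraction. It rules out cyclic $B$, since a generator of $B$ lies in no proper subgroup; so $\mathbb Z^2$ is the smallest torsion-free choice. Finally, if $B$ is infinite, then (a) forces the $m_n$ to be unbounded: there are only finitely many homomorphisms from $B$ to the groups $\mathbb Z/m$ with $m$ below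 a given bound, and their common kernel has finite index in $B$.
\end{remark}

\section{Branching}\label{sec:branch}

\begin{lemma}\label{lem:selfrep}
Every element of $\Gamma_n$ has the form
\begin{equation}\label{eq:form}
\beta_{n,s_1}(y_1)\cdots\beta_{n,s_q}(y_q)\,a_n^i .
\end{equation}
Its sections at first-level vertices lie in $\Gamma_{n+1}$. For each $v\in X_n$, the map $g\mapsto g|_v$ from the first-level stabilizer of $\Gamma_n$ to $\Gamma_{n+1}$ is onto. $\Gamma_n$ is transitive on every level of $T_n$.
\end{lemma}

\begin{proof}
A product of generators $a_n^{i_0}\beta_n(y_1)a_n^{i_1}\cdots\beta_n(y_q)a_n^{i_q}$ equals \eqref{eq:form} with $s_k=i_0+\dots+i_{k-1}$ and $i=i_0+\dots+i_q$. The sections of generators lie in $\Gamma_{n+1}$, hence so do those of products, by \eqref{eq:section}. On the first-level stabilizer the map $g\mapsto g|_v$ is a homomorphism; by \eqref{eq:betas} it sends $\beta_{n,v}(y)$ to $\beta_{n+1}(y)$ and $\beta_{n,v-1}(y)$ to $a_{n+1}^{\varphi_{n+1}(y)}$. As $\varphi_{n+1}$ is onto, the image contains all generators of $\Gamma_{n+1}$.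

Transitivity is proved by induction on the level, for all $n$ at once. Given vertices $xw$ and $x'w'$ of the same level, a power of $a_n$ takes $xw$ to $x'w$. By induction some $g\in\Gamma_{n+1}$ takes $w$ to $w'$, and an element of the first-level stabilizer with section $g$ at $x'$ takes $x'w$ to $x'w'$.
\end{proof}

To show that $G$ is branch we need elements acting on one subtree only. A single $\beta_{n,s}(y)$ may act on two subtrees, but a commutator of two elements fixing the first level acts only where both do.

\begin{lemma}\label{lem:local}
If $x\in X_n$ and $c\in\Gamma_{n+1}'$, then $x*c\in\Gamma_n'$.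
\end{lemma}

\begin{proof}
Let $y,z\in B$. The elements $\beta_{n,0}(y)$ and $\beta_{n,-1}(z)$ act only on the subtrees at $\{0,1\}$ and $\{-1,0\}$ respectively. Since $m_n\ge3$, these sets meet only in $0$. Hence
\[
[\beta_{n,0}(y),\beta_{n,-1}(z)]=0*[\beta_{n+1}(y),a_{n+1}^{\varphi_{n+1}(z)}]\in\Gamma_n' .
\]
Let $N=\{c\in\Gamma_{n+1}:0*c\in\Gamma_n'\}$, a subgroup of $\Gamma_{n+1}$. It is normal: given $g\in\Gamma_{n+1}$, Lemma~\ref{lem:selfrep} provides $\tilde g\in\Gamma_n$ fixing the first level with $\tilde g|_0=g$, and $\tilde g(0*c)\tilde g^{-1}=0*gcg^{-1}$ by \eqref{eq:conj}. Since $\varphi_{n+1}$ is onto, $N$ contains all $[\beta_{n+1}(y),a_{n+1}^i]$. The group $\Gamma_{n+1}$ is generated by its abelian subgroups $\langle a_{n+1}\rangle$ and $\beta_{n+1}(B)$, and these commute modulo $N$. So $\Gamma_{n+1}/N$ is abelian and $N\ge\Gamma_{n+1}'$. This proves the claim for $x=0$; conjugating by $a_n^x$ gives it for all $x$.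
\end{proof}

Iterated, Lemma~\ref{lem:local} puts $v*\Gamma_{n+1}'$ into $\mathrm{rist}_G(v)$ for $|v|=n$. If $\Gamma_{n+1}$ has infinite abelianization this is too small, and more elements are needed. They come from those $y\in B$ that are killed by the first $n$ tests: for them, $\beta_1(y)$ is supported on a single subtree of level $n$. Such $y$ form a subgroup of finite index in $B$.

\begin{proposition}\label{prop:branch}
$G$ is a branch group.
\end{proposition}

\begin{proof}
Level transitivity is Lemma~\ref{lem:selfrep}, and $\mathrm{Rist}_G(0)=G$. Let $n\ge1$ and let $v$ be a vertex of level $n$. Applying Lemma~\ref{lem:local} successively to the letters of $v$, from the last to the first, gives $v*c\in G$ for all $c\in\Gamma_{n+1}'$.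

Let $K=\bigcap_{i=2}^{n+1}\ker\varphi_i$, of finite index in $B$. For $y\in K$, iterating \eqref{eq:beta} gives $\beta_1(y)=0^n*\beta_{n+1}(y)$. Choose $h\in G$ with $h(0^n)=v$ and put $k=h|_{0^n}\in\Gamma_{n+1}$. By \eqref{eq:conj},
\[
h\beta_1(y)h^{-1}=v*\bigl(k\beta_{n+1}(y)k^{-1}\bigr)\in G .
\]
Since $k\beta_{n+1}(y)k^{-1}\in\Gamma_{n+1}'\beta_{n+1}(y)$, also $v*\beta_{n+1}(y)\in G$. Thus $\mathrm{rist}_G(v)\ge v*D$ with $D=\Gamma_{n+1}'\,\beta_{n+1}(K)$.

The quotient $\Gamma_{n+1}/D$ is abelian and generated by the image of $a_{n+1}$, of finite order, and an image of the finite group $B/K$. So it is finite. The stabilizer $\mathrm{St}_G(n)$ of all vertices of level $n$ has finite index in $G$ and is contained in $\prod_{|v|=n}v*\Gamma_{n+1}$. Hence $\prod_{|v|=n}v*D$ has index at most $[\Gamma_{n+1}:D]^{M_n}<\infty$ in $\mathrm{St}_G(n)$, and $\mathrm{Rist}_G(n)$ has finite index in $G$.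
\end{proof}

\section{Abelianization}\label{sec:ab}

The natural homomorphism $\mathbb Z/m_1\times B\to G^{ab}$, $(i,y)\mapsto a_1^i\beta_1(y)G'$, is onto. To see that nothing is lost, we recover the test result $\varphi_n(y)$ from the action of $G$ on level $n$, by adding up all rotations seen there.

\begin{proposition}\label{prop:ab}
$G^{ab}\cong\mathbb Z/m_1\times B$. If $B$ is infinite, then $G$ is not just-infinite.
\end{proposition}

\begin{proof}
Every $g\in G$ acts on the children of each vertex $v$ by a rotation: $g(vx)=g(v)\,(x+\rho_v(g))$ with $\rho_v(g)\in\mathbb Z/m_{|v|+1}$. This holds for the generators, and it passes to products and inverses, with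
\[
\rho_v(gh)=\rho_{h(v)}(g)+\rho_v(h).
\]
As $h$ permutes the vertices of level $n-1$, the sum $R_n(g)=\sum_{|v|=n-1}\rho_v(g)$ is a homomorphism $R_n\colon G\to\mathbb Z/m_n$. Clearly $R_1(a_1)=1$, $R_1(\beta_1(y))=0$, and $R_n(a_1)=0$ for $n\ge2$. Moreover $R_n(\beta_1(y))=\varphi_n(y)$ for $n\ge2$: the only vertex of level $n-1$ at which $\beta_1(y)$ may rotate is $0^{n-2}1$, where its section is $a_n^{\varphi_n(y)}$ (Figure~\ref{fig:beta}).

If $(i,y)$ maps to the identity of $G^{ab}$, then $R_1$ gives $i=0$, and $R_n$ for $n\ge2$ gives $\varphi_n(y)=0$ for all $n\ge 2$. So $y=0$ by (a), and the natural map is an isomorphism.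

Let $B$ be infinite. Then $G'$ has infinite index in $G$. It is nontrivial: choose $y$ with $\varphi_2(y)\ne0$. Then $a_1\beta_1(y)a_1^{-1}=\beta_{1,1}(y)$ has the nontrivial section $a_2^{\varphi_2(y)}$ at $2$, while $\beta_1(y)$ has trivial section there, because $m_1\ge3$. So $a_1$ and $\beta_1(y)$ do not commute, and $G'$ is a nontrivial normal subgroup of infinite index.
\end{proof}

\section{How words shrink}\label{sec:shrink}

\subsection{Words and section words}
A \emph{word} $w$ in $\Gamma_n$ is a sequence of \emph{letters} $(y_k,s_k)\in B\times X_n$, $1\le k\le q$, together with an \emph{exponent} $i\in\mathbb Z/m_n$; the case $y_k=0$ is allowed. Its \emph{value} is the element \eqref{eq:form}, and its \emph{length} is $|w|=q$. Fix a finite generating set $Y$ of $B$ with $d=|Y|$ elements. For $y\in B$ let $|y|$ be the word length of $y$ with respect to $Y$, and let the \emph{weight} of $w$ be $\mathrm{wt}(w)=\sum_k|y_k|$.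

Let $v\in X_n$. By \eqref{eq:betas}, the section at $v$ of $\prod_k\beta_{n,s_k}(y_k)$ is the ordered product, over the letters with $s_k\in\{v,v-1\}$, of
\[
\beta_{n+1}(y_k)\ \text{ if } s_k=v,\qquad a_{n+1}^{\varphi_{n+1}(y_k)}\ \text{ if } s_k=v-1 .
\]
We write this product as the value of a word in $\Gamma_{n+1}$ by moving the rotations to the right. Let $k_1<\dots<k_p$ be the indices with $s_k=v$, and let
\[
\sigma_j=\sum_{k<k_j,\ s_k=v-1}\varphi_{n+1}(y_k)
\]
be the total rotation met before the $j$-th of them. Then the product is $\prod_j\beta_{n+1,\sigma_j}(y_{k_j})\cdot a_{n+1}^e$ for some $e$. Whenever $\sigma_j=\sigma_{j+1}$, the two neighboring factors combine, as $\beta_{n+1,\sigma}(y)\beta_{n+1,\sigma}(z)=\beta_{n+1,\sigma}(y+z)$. We merge each maximal run of consecutive $j$ with equal $\sigma_j$ into a single letter and call the resulting word, with exponent $e$, the \emph{section word} $w_v$. Its value is the section at $v$ of the product of the letters of $w$, without the final factor $a_n^i$; this factor only permutes the first-level sections.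

Thus the value of $w$ is determined by its exponent $i$ and the values of the $w_v$, $v\in X_n$. Every letter of $w$ enters exactly one letter of exactly one $w_v$, and the $B$-component of a letter of $w_v$ is the sum over the block of letters of $w$ that enter it. In particular the total sum of all $B$-components is conserved, and
\begin{equation}\label{eq:mono}
\sum_v|w_v|\le|w|,\qquad \sum_v\mathrm{wt}(w_v)\le\mathrm{wt}(w).
\end{equation}
For vertices of deeper levels put $w_{vx}=(w_v)_x$. If $w$ is a word in $\Gamma_1$ and $v$ is a vertex of $T$, then $w_v$ is a word in $\Gamma_{|v|+1}$.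

\subsection{A worked case}
The letters at $v$ and the letters at $v-1$ play different roles in $w_v$: the former survive, the latter act as barriers that keep the former from merging. A barrier $(z,v-1)$ with $\varphi_{n+1}(z)=0$ is no barrier at all. For instance, if $m_n=3$ and $w$ consists of $(y,0),(z,2),(y',0)$, then the section at $0$ is $\beta_{n+1}(y)a_{n+1}^{\varphi_{n+1}(z)}\beta_{n+1}(y')$. So $w_0$ has the single letter $(y+y',0)$ if $\varphi_{n+1}(z)=0$, and the two letters $(y,0)$, $(y',\varphi_{n+1}(z))$ otherwise.

One level alone need not shrink anything, and it is here that the block of tests in (b) is needed. Consider the group of Example~\ref{ex:Z2}, where $m_1=\dots=m_5=3$, and let $y=(1,1)$. The first four tests give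
\[
\varphi_2(y)=1,\qquad \varphi_3(y)=1,\qquad \varphi_4(y)=-1,\qquad \varphi_5(y)=0 .
\]
For $n\le4$, call a word in $\Gamma_n$ \emph{cyclic} if its letters are $(y,s),(y,s+\varepsilon),(y,s+2\varepsilon),\dots$ for some $s\in\mathbb Z/3$ and $\varepsilon=\pm1$. In a cyclic word, for each $v\in\mathbb Z/3$, there is exactly one letter with $s_k=v-1$ between two consecutive letters with $s_k=v$. So $\sigma_{j+1}-\sigma_j=\varphi_{n+1}(y)$. If $\varphi_{n+1}(y)=\pm1$, nothing merges and $w_v$ is again a cyclic word. If $\varphi_{n+1}(y)=0$, all letters at $v$ merge into one.

Start with a cyclic word $w$ of length $81r$ in $\Gamma_1$, $r\ge1$. The section words are, at level $1$, three cyclic words of length $27r$; at level $2$, nine cyclic words of length $9r$; at level $3$, twenty-seven cyclic words of length $3r$. Up to here the total length is still $81r$. At level $4$, after the test $\varphi_5$, there are $81$ words of length $1$, and the $B$-component of each letter is $ry$. The total length has dropped from $81r$ to $81$. With $Y=\{(1,0),(0,1)\}$ the total weight is $162r$ at each of the levels $0,\dots,4$: the letters have become few but large.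

\subsection{Contraction in general}
In general the letters differ and are killed at different levels, and merging changes the letters before a later test sees them. The first lemma makes precise how killed letters force merging in one step.

\begin{lemma}\label{lem:step}
Let $w$ be a word in $\Gamma_n$ and let $t$ be the number of its letters with $\varphi_{n+1}(y_k)=0$. Then $|w|-\sum_v|w_v|\ge t-m_n$.
\end{lemma}

\begin{proof}
For $x\in X_n$ let $p_x$ be the number of letters with $s_k=x$, and $u_x$ the number of those with $\varphi_{n+1}(y_k)\ne0$. If $\sigma_j\ne\sigma_{j+1}$ at $v$, then some $k$ strictly between $k_j$ and $k_{j+1}$ has $s_k=v-1$ and $\varphi_{n+1}(y_k)\ne0$. The gaps between consecutive $k_j$ are disjoint, so at most $u_{v-1}$ of them stay unmerged, and $p_v-|w_v|\ge p_v-1-u_{v-1}$. (This is trivially true if $p_v=0$.) Summing over $v$ gives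
\[
|w|-\sum_v|w_v|\ \ge\ |w|-m_n-\sum_vu_{v-1}=|w|-m_n-(|w|-t)=t-m_n. \qedhere
\]
\end{proof}

Now let a whole block of tests pass. A letter either takes part in a merger, which already shortens the words, or it stays unchanged. In the second case it is killed by one of the tests, and by Lemma~\ref{lem:step} the killed letters force, up to a bounded error, equally many mergers. Counting these two effects gives a fixed factor.

\begin{lemma}\label{lem:block}
Let $\ell\ge1$ and suppose $B=\bigcup_{j=1}^{\ell}\ker\varphi_{n+j}$. There is a constant $C$, depending only on $m_n,\dots,m_{n+\ell-1}$, such that for every word $w$ in $\Gamma_n$ the section words of $w$ at relative level $\ell$, which are words in $\Gamma_{n+\ell}$, have total length at most $\frac23|w|+C$.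
\end{lemma}

\begin{proof}
Let $q=|w|$, let $Q_j$ be the total length of the section words at relative level $j$ (so $Q_0=q$), and let $D=q-Q_\ell$. The letters at relative level $j$ correspond to the blocks of a partition $P_j$ of the letters of $w$. Each block of $P_{j+1}$ is a union of blocks of $P_j$, and the $B$-component of a letter is the sum over its block.

Since $P_\ell$ has $Q_\ell$ blocks, the sum of $b-1$ over its blocks, where $b$ is the block size, is $D$. A non-singleton block has $b\le2(b-1)$, so at most $2D$ letters of $w$ lie in non-singleton blocks of $P_\ell$. The remaining letters, at least $q-2D$ of them, are singletons in $P_\ell$ and hence in every $P_j$. So they occur with unchanged $B$-component at every relative level $0,\dots,\ell$. By hypothesis each such $y_k$ satisfies $\varphi_{n+j}(y_k)=0$ for some $1\le j\le\ell$. If $t_{j-1}$ denotes the total number of letters at relative level $j-1$ killed by $\varphi_{n+j}$, we conclude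
\[
\sum_{j=1}^{\ell}t_{j-1}\ge q-2D .
\]
At relative level $j-1$ there are $m_n\cdots m_{n+j-2}$ words in $\Gamma_{n+j-1}$ (one word if $j=1$). Lemma~\ref{lem:step}, summed over them, gives $Q_{j-1}-Q_j\ge t_{j-1}-m_n\cdots m_{n+j-1}$. Summing over $j$,
\[
D\ \ge\ q-2D-C_0,\qquad C_0=\sum_{j=1}^{\ell}m_n\cdots m_{n+j-1}.
\]
So $D\ge(q-C_0)/3$ and $Q_\ell=q-D\le\frac23q+\frac13C_0$.
\end{proof}

\begin{proposition}\label{prop:contract}
For every $K\ge1$ there are a level $L=L(K)$ and a constant $C_K$ such that, for every word $w$ in $\Gamma_1$, the words $w_v$ with $|v|=L$ have total length at most $\theta|w|+C_K$, where $\theta=(2/3)^K$, and total weight at most $\mathrm{wt}(w)$.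
\end{proposition}

\begin{proof}
The statement on weights follows from \eqref{eq:mono}. By (b) we can choose $K$ disjoint intervals $I$ with $B=\bigcup_{i\in I}\ker\varphi_i$; list them in increasing order. Write one of them as $\{n+1,\dots,n+\ell\}$ with $n\ge1$. Lemma~\ref{lem:block}, applied to the $M_{n-1}$ section words at level $n-1$, which are words in $\Gamma_n$, shows that between levels $n-1$ and $n+\ell-1$ the total length is multiplied by at most $\frac23$, up to an additive constant. If $\{n'+1,\dots\}$ is the next interval, then $n'\ge n+\ell$; between levels $n+\ell-1$ and $n'-1$, as well as above the first interval, the total length does not increase, by \eqref{eq:mono}. Composing these estimates gives the claim, where $L+1$ is the last element of the last interval.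
\end{proof}

\section{Subexponential growth}\label{sec:subexp}

It remains to count. Two points need care. First, the letters of the section words at level $L$ are not taken from a finite set; their total size is controlled by the weight. Second, recording the position $s\in X_{L+1}$ of each of the roughly $\theta R$ letters would cost a factor of about $m_{L+1}^{\theta R}$, and in general $\theta\log m_{L+1}$ need not tend to $0$ as $K\to\infty$. Instead we use that the section at $x$ depends only on the letters at $x$ and $x-1$ and on how these two sequences are interleaved.

\begin{proposition}\label{prop:subexp}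
$G$ has subexponential growth: $\log\gamma_G(R)/R\to0$ as $R\to\infty$.
\end{proposition}

\begin{proof}
Use the generating set $\{a_1\}\cup\beta_1(Y)$ of $G$. If $g\in G$ has word length at most $R$, moving the powers of $a_1$ to the right, as in Lemma~\ref{lem:selfrep}, gives a word $w$ with value $g$, $|w|\le R$ and $\mathrm{wt}(w)\le R$. Fix $K$, and let $L$, $C_K$ and $\theta$ be as in Proposition~\ref{prop:contract}. The element $g$ is determined by
\begin{itemize}
\item[(1)] the exponents of the words $w_v$ at all vertices $v$ of level less than $L$ (with $w_v=w$ at the root), and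
\item[(2)] the values of the words $w_v$ with $|v|=L$.
\end{itemize}
The number of possibilities in (1) depends only on $L$.

For (2), let $|v|=L$, and let $p_{v,x}$ be the number of letters of $w_v$ with $s=x\in X_{L+1}$. Put
\[
Q=\sum_{v,x}p_{v,x}\ \le\ Q_{\max}:=\lfloor\theta R+C_K\rfloor .
\]
The value of $w_v$ is determined by its exponent and by the sections, at all $x\in X_{L+1}$, of the product of its letters. The section at $x$ is an ordered product over the letters with $s\in\{x-1,x\}$. So it is determined by the sequence of $B$-components of the letters with $s=x-1$, the sequence for $s=x$, and the shuffle of these two sequences. Hence the number of possibilities in (2) is at most the product of the following four numbers.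
\begin{itemize}
\item $(Q_{\max}+1)^{M_Lm_{L+1}}$ choices of the numbers $p_{v,x}$.
\item $m_{L+1}^{M_L}$ choices of the exponents.
\item At most $4^{Q_{\max}}$ choices of the shuffles: for given $v$ and $x$ there are at most $2^{p_{v,x-1}+p_{v,x}}$ shuffles, and each letter is counted for two values of $x$, so the product over all $v,x$ is $4^Q$.
\item The number of $Q$-tuples in $B$ of total length at most $R$. An element $y\in B$ is the image of a vector in $\mathbb Z^d$ of $\ell^1$-norm $|y|$, so this is at most the number of vectors in $\mathbb Z^{dQ}$ of $\ell^1$-norm at most $R$. With $N=dQ_{\max}$ it is at most $2^N\binom{R+N}{N}$: there are $\binom{R+N}{N}$ vectors in $\mathbb Z_{\ge0}^N$ with coordinate sum at most $R$, and at most $2^N$ choices of signs.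
\end{itemize}
Now let $R\to\infty$ with $K$, hence $L$ and $C_K$, fixed. The first two factors are polynomially bounded in $R$. Moreover $\binom{R+N}{N}\le\bigl(e(R+N)/N\bigr)^N$, because $N!\ge(N/e)^N$. Here $d\ge1$, since $B\ne0$, and $N/R\to d\theta$. Therefore
\[
\limsup_{R\to\infty}\frac{\log\gamma_G(R)}R\ \le\ \theta\log4+d\theta\log2+d\theta\log\frac{e(1+d\theta)}{d\theta},\qquad\theta=(2/3)^K .
\]
As $K\to\infty$ the right side tends to $0$, because $t\log(1/t)\to0$ as $t\to0$.
\end{proof}

\section{Superpolynomial growth}\label{sec:superpoly}

The lower bound uses only that $G$ is a finitely generated branch group: up to finite index, it is a direct product of arbitrarily many infinite groups.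

\begin{proposition}\label{prop:superpoly}
$G$ grows faster than every polynomial.
\end{proposition}

\begin{proof}
$G$ is infinite, as it is transitive on all levels. Fix $n$. As $\mathrm{Rist}_G(n)$ has finite index in the finitely generated infinite group $G$, it is infinite and finitely generated. Hence each of its $M_n$ direct factors $\mathrm{rist}_G(v)$, being a quotient of it, is finitely generated. The factors are conjugate in $G$ and their product is infinite, so all of them are infinite.

A ball of radius $R\in\mathbb N$ in an infinite finitely generated group has at least $R+1$ elements. Take the union of finite generating sets of the factors as a generating set of $\mathrm{Rist}_G(n)$. Then the ball of radius $M_nR$ has at least $(R+1)^{M_n}$ elements. These generators have bounded length in $G$, so $\gamma_G(R)\ge cR^{M_n}$ for some $c>0$, depending on $n$, and all large $R$. Finally $M_n\to\infty$.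
\end{proof}

Propositions~\ref{prop:branch}, \ref{prop:ab}, \ref{prop:subexp} and~\ref{prop:superpoly} already prove Theorem~\ref{thm:answer}, and all of Theorem~\ref{thm:main} except that $G$ is just-infinite when $B$ is finite.

\section{Finite $B$: just-infinite groups}\label{sec:ji}

By Lemma~\ref{lem:normal} it suffices to show that $\mathrm{Rist}_G(n)'$ has finite index in $G$ for every $n\ge1$. Since $\mathrm{rist}_G(v)\ge v*\Gamma_{n+1}'$ for $|v|=n$, it is enough that the groups $\Gamma_{n+1}''$ have finite index in $\Gamma_{n+1}$. The group $\Gamma_n'$ fixes the first level, because $\Gamma_n$ acts there through the abelian group $\mathbb Z/m_n$. So commutators of elements $x*c\in\Gamma_n'$ with other elements of $\Gamma_n'$ are localized at $x$, and we look for elements of $\Gamma_n'$ having generators of $\Gamma_{n+1}$ as sections. As usual, $\gamma_3(H)=[H',H]$.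

\begin{lemma}\label{lem:second}
For every $n\ge1$, $\ \Gamma_n''\ge\prod_{x\in X_n}x*\gamma_3(\Gamma_{n+1})$.
\end{lemma}

\begin{proof}
Let $y\in B$ and $e=[a_n,\beta_n(y)]=\beta_{n,1}(y)\beta_{n,0}(y)^{-1}\in\Gamma_n'$. Since $m_n\ge3$, formula \eqref{eq:betas} shows that $e|_0=\beta_{n+1}(y)^{-1}$ and $e|_2=a_{n+1}^{\varphi_{n+1}(y)}$. For $c\in\Gamma_{n+1}'$ the elements $0*c$ and $2*c$ lie in $\Gamma_n'$ by Lemma~\ref{lem:local}. So $\Gamma_n''$ contains
\[
[e,0*c]=0*[\beta_{n+1}(y)^{-1},c],\qquad [e,2*c]=2*[a_{n+1}^{\varphi_{n+1}(y)},c].
\]
Let $E=\{g\in\Gamma_{n+1}:x*g\in\Gamma_n''\}$. Conjugation by powers of $a_n$ shows that $E$ does not depend on $x\in X_n$. It is a normal subgroup of $\Gamma_{n+1}$, by the argument used for $N$ in Lemma~\ref{lem:local} with $\Gamma_n''$ in place of $\Gamma_n'$. As $y\in B$ was arbitrary and $\varphi_{n+1}$ is onto, $E$ contains $[\beta_{n+1}(y),c]$ and $[a_{n+1}^i,c]$ for all $y\in B$, $i\in\mathbb Z/m_{n+1}$ and $c\in\Gamma_{n+1}'$. So modulo $E$ the subgroup $\Gamma_{n+1}'$ commutes with all generators of $\Gamma_{n+1}$, which means $\gamma_3(\Gamma_{n+1})\le E$.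
\end{proof}

\begin{proposition}\label{prop:ji}
If $B$ is finite, then $G$ is just-infinite.
\end{proposition}

\begin{proof}
Let $n\ge1$ and $H=\Gamma_{n+1}/\gamma_3(\Gamma_{n+1})$. Because $B$ is finite, this group is generated by finitely many elements $h_1,\dots,h_r$ of finite order. So $H/H'$ is finite. As $H'$ is central, commutators are bilinear; hence $H'$ is generated by the elements $[h_i,h_j]$, which have finite order, and $H'$ is finite too. Thus $\gamma_3(\Gamma_{n+1})$ has finite index in $\Gamma_{n+1}$.

The first-level stabilizer of $\Gamma_n$ has finite index in $\Gamma_n$ and lies in $\prod_xx*\Gamma_{n+1}$, in which $\prod_xx*\gamma_3(\Gamma_{n+1})$ has finite index. By Lemma~\ref{lem:second}, $\Gamma_n''$ has finite index in $\Gamma_n$, for every $n\ge1$.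

Consequently, for every $n\ge1$,
\[
\mathrm{Rist}_G(n)'\ \ge\ \prod_{|v|=n}v*\Gamma_{n+1}'' ,
\]
and the right side has finite index in $\prod_{|v|=n}v*\Gamma_{n+1}$, which contains the finite-index subgroup $\mathrm{St}_G(n)$ of $G$. So $\mathrm{Rist}_G(n)'$ has finite index in $G$. By Lemma~\ref{lem:normal} every nontrivial normal subgroup of the infinite group $G$ has finite index.
\end{proof}

This completes the proof of Theorem~\ref{thm:main}.

\section{Which $B$ occur}\label{sec:which}

We now satisfy (a) and (b) for many groups $B$. For (b) it is enough that $B$ maps onto a plane over a field with $p$ elements, $p$ an odd prime, since such a plane is the union of its finitely many lines through the origin.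

\begin{corollary}\label{cor:which}
Let $B$ be any finitely generated abelian group such that $B/pB$ is non-cyclic for some odd prime $p$, and let $m\ge3$. There is a finitely generated branch group $G$ of intermediate growth, in the family of Section~\ref{sec:groups}, with $G^{ab}\cong\mathbb Z/m\times B$; it is just-infinite if and only if $B$ is finite. In particular, for every $d\ge1$ there is a finitely generated branch group of intermediate growth, not just-infinite, with first Betti number (the rank of $G^{ab}$) exactly $d$.
\end{corollary}

\begin{proof}
The $\mathbb F_p$-vector space $B/pB$ has dimension at least $2$, so there is a surjection $B\to\mathbb F_p^2$. Composing it with the $p+1$ functionals $(x,y)\mapsto y$ and $(x,y)\mapsto x+\lambda y$ $(\lambda\in\mathbb F_p)$ gives surjections $\psi_0,\dots,\psi_p\colon B\to\mathbb Z/p$. Every $(x,y)\in\mathbb F_p^2$ is killed by one of the functionals: by the first if $y=0$, and by the one with $\lambda=-x/y$ otherwise. So $B=\bigcup_i\ker\psi_i$.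

Next we list countably many surjections $B\to\mathbb Z/r$, with various $r\ge3$, whose common kernel is trivial. Write $B$ as a direct sum of cyclic groups, each infinite or of prime power order.
\begin{itemize}
\item For a summand $\mathbb Z$, use the projection to it followed by reduction modulo $r$, for all $r\ge3$.
\item For a summand $\mathbb Z/r$ with $r\ge3$, use the projection.
\item For a summand $\mathbb Z/2$ with projection $\pi$, use $(\pi,\psi_0)\colon B\to\mathbb Z/2\times\mathbb Z/p\cong\mathbb Z/2p$. It is onto because its image projects onto both factors and these have coprime orders, $p$ being odd.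
\end{itemize}
An element killed by all of these has trivial component in every summand.

Let $(\varphi_n)_{n\ge2}$ consist of the block $\psi_0,\dots,\psi_p$ repeated infinitely often, with one further surjection from the list inserted after each block, in such a way that every member of the list appears (repetitions are allowed). Let $m_1=m$, and let $\mathbb Z/m_n$ be the target of $\varphi_n$ for $n\ge2$. Then (a) and (b) hold, and Theorem~\ref{thm:main} applies. For the last statement take $B=\mathbb Z^d\times(\mathbb Z/3)^2$ and $p=3$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{source}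
``Recover Complex Function From Its Imaginary Part $|$ $u = -2xy - 2x - 1$ Is Wrong !'',
\url{https://shuiyin.accos.tk/datasets/flax-sentence-embeddings/stackexchange_math_jsonl/viewer/title_answer/train?p=10914}.

\end{thebibliography}

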